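\title{Urysohn's Lemma does not imply Dependent Choice in ZF}

\begin{abstract}
We show that, if ZF is consistent, then ZF together with Urysohn's Lemma does not prove the Principle of Dependent Choices. Urysohn's Lemma follows from a weaker principle, Dependent Multiple Choice, in which a finite set of choices is made at each step. For any prescribed integers $\ell_n\ge2$ we construct a symmetric extension in which Dependent Multiple Choice holds and a sequence $(A_n)$ with $|A_n|=\ell_n$ has no choice function on any infinite set of indices. Under Dependent Multiple Choice such a sequence cannot lie inside a finite iterate of the power set of an ordinal, and accordingly the members of $A_n$ are obtained by adding generic subsets $n+1$ times over.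
\end{abstract}

\section{The question and the results}\label{sec:intro}

We work in ZF, that is, Zermelo--Fraenkel set theory without the Axiom of Choice and without atoms. A topological space $X$ is \emph{normal} if any two disjoint closed subsets of $X$ have disjoint open neighborhoods. A relation $R\subseteq S\times S$ is \emph{serial} on $S$ if every $x\in S$ has some $y\in S$ with $x\,R\,y$. We compare two statements.
\begin{description}
\item[Urysohn's Lemma (UL).] For every normal space $X$ and all disjoint closed sets $A,B\subseteq X$ there is a continuous $f:X\to[0,1]$ with $f\equiv0$ on $A$ and $f\equiv1$ on $B$.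
\item[Dependent Choices (DC).] For every nonempty set $S$ and every serial relation $R$ on $S$ there is a sequence $(x_n)_{n\in\omega}$ in $S$ with $x_n\,R\,x_{n+1}$ for all $n$.
\end{description}
In a metric space, with $A$ and $B$ nonempty, the function $d(x,A)/(d(x,A)+d(x,B))$ separates $A$ from $B$ and no choice is made. In a general normal space there is no formula to write down. One builds a nest of open sets indexed by the dyadic rationals, and each refinement of the nest is chosen after the previous one and depends on it. This is the pattern that DC expresses, and ZF $+$ DC proves UL. It is natural to ask whether the lemma needs all of DC. In ZFA, set theory with atoms, it does not: there is a permutation model in which UL holds and DC fails. The question for ZF was posed in \cite{MO}, where it is described as apparently still open: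
\begin{quote}
\emph{Does $\mathrm{ZF}+\mathrm{UL}$ prove $\mathrm{DC}$?}
\end{quote}
The answer is no, assuming only that ZF is consistent. The proof passes through a principle that lies between the two statements.
\begin{description}
\item[Dependent Multiple Choice (DMC).] For every nonempty set $S$ and every serial relation $R$ on $S$ there is a sequence $(F_i)_{i\in\omega}$ of nonempty finite subsets of $S$ such that, for all $i$, every $x\in F_i$ has some $y\in F_{i+1}$ with $x\,R\,y$, and every $y\in F_{i+1}$ has some $x\in F_i$ with $x\,R\,y$.
\end{description}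
We call such an $(F_i)$ a \emph{DMC-sequence} for $(S,R)$, and we refer to the two requirements as the \emph{forward} and the \emph{backward} clause. DC implies DMC: take $F_i=\{x_i\}$. DMC allows us to follow finitely many alternatives at each step without deciding among them.

\begin{theorem}\label{thm:main}
If $\mathrm{ZF}$ is consistent, then so is $\mathrm{ZF}+\mathrm{UL}+\neg\mathrm{DC}$. In fact, if $\mathrm{ZF}$ is consistent, then so is $\mathrm{ZF}+\mathrm{DMC}+\mathrm{UL}$ together with the statement ``for every integer $\ell\ge2$ there is a countably infinite family of $\ell$-element sets, no infinite subfamily of which has a choice function''.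
\end{theorem}

So $\mathrm{ZF}+\mathrm{UL}$, and even $\mathrm{ZF}+\mathrm{DMC}$, does not prove for any $\ell\ge2$ that every countably infinite family of $\ell$-element sets has an infinite subfamily with a choice function. Theorem~\ref{thm:main} comes from a topological result and a model.

\begin{theorem}[ZF]\label{thm:ul}
$\mathrm{DMC}$ implies $\mathrm{UL}$.
\end{theorem}

\begin{theorem}\label{thm:model}
Let $V\models\mathrm{ZFC}$ and let $(\ell_n)_{n\ge1}\in V$ be a sequence of integers $\ge2$. There is a symmetric extension $N$ of $V$ such that $N\models\mathrm{ZF}+\mathrm{DMC}$, and in $N$ there is a sequence $(A_n)_{n\ge1}$ with $|A_n|=\ell_n$ such that for no infinite $I\subseteq\omega\setminus\{0\}$ does $(A_n)_{n\in I}$ have a choice function.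
\end{theorem}

For the question as posed, $\ell_n=2$ for all $n$ suffices, and the reader may keep this case in mind.

The result for ZFA suggests the negative answer, but it does not show that atoms can be dispensed with. Atoms have no inner structure and are indistinguishable at no cost, while two pure sets differ in some element, and DMC is strong enough to exploit this. For an ordinal $\gamma$ let $\mathcal P^0(\gamma)=\gamma$ and $\mathcal P^{k+1}(\gamma)=\mathcal P(\mathcal P^k(\gamma))$.

\begin{theorem}[ZF $+$ DMC]\label{thm:depth}
Let $k\in\omega$ and let $\gamma$ be an ordinal.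
\begin{enumerate}
\item[(i)] $\mathrm{DC}$ holds for every relation on a set $S\subseteq\mathcal P^k(\gamma)$.
\item[(ii)] Every sequence $(Y_n)_{n\in\omega}$ of nonempty subsets of $\mathcal P^k(\gamma)$ has a choice function.
\end{enumerate}
\end{theorem}

Theorem~\ref{thm:depth} is not needed for Theorem~\ref{thm:main}, but it dictates the shape of the model: the sets $A_n$ of Theorem~\ref{thm:model} cannot all lie in one $\mathcal P^k(\gamma)$. In our model $A_n\subseteq\mathcal P^{n+1}(\omega_1^V)$.

Section~\ref{sec:ul} proves Theorem~\ref{thm:ul}. Section~\ref{sec:atoms} shows the mechanism behind DMC in a model with atoms and proves Theorem~\ref{thm:depth}. Section~\ref{sec:sym} recalls symmetric extensions. Sections~\ref{sec:system}--\ref{sec:dmc} build $N$ and prove Theorem~\ref{thm:model}; the combinatorial core is Lemma~\ref{lem:symm}. Section~\ref{sec:final} proves Theorem~\ref{thm:main}. One fact of ZF is used freely: a finite family of nonempty sets has a choice function, by induction on the size of the family.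

\section{Urysohn's Lemma from Dependent Multiple Choice}\label{sec:ul}

DMC gives finitely many nests of open sets at each stage instead of one. We merge them by taking unions, and this is harmless because the closure of a \emph{finite} union is the union of the closures. First we arrange that the members of $F_i$ are all at the same stage of the construction.

\begin{lemma}[ZF $+$ DMC]\label{lem:graded}
Let $R$ be serial on $S\ne\emptyset$ and let $\rho:S\to\omega$ satisfy $\rho(y)=\rho(x)+1$ whenever $x\,R\,y$. Then there are $k_0\in\omega$ and a DMC-sequence $(F_i)$ for $(S,R)$ with $\rho(x)=k_0+i$ for all $x\in F_i$.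
\end{lemma}

\begin{proof}
Let $(F_i')$ be any DMC-sequence, let $k_0$ be the least value of $\rho$ on $F'_0$, and put $F_i=\{x\in F_i':\rho(x)=k_0+i\}$. If $x\in F_i'$, $y\in F'_{i+1}$ and $x\,R\,y$, then $\rho(y)=\rho(x)+1$, so $x\in F_i$ if and only if $y\in F_{i+1}$. Hence both clauses pass from $(F_i')$ to $(F_i)$. The set $F_0$ is nonempty, and the forward clause makes every $F_i$ nonempty.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:ul}]
Let $X$ be normal and let $A,B$ be disjoint closed sets. We use normality in this form: if $C$ is closed, $O$ is open and $C\subseteq O$, then there is an open $W$ with $C\subseteq W$ and $\overline W\subseteq O$. Indeed, take disjoint open sets $W\supseteq C$ and $W'\supseteq X\setminus O$; then $\overline W\subseteq X\setminus W'\subseteq O$.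

Let $Q_k=\{m/2^k:0\le m\le2^k\}$. A \emph{$k$-chain} is a map $U$ from $Q_k$ to the open sets of $X$ with $A\subseteq U(0)$, $U(1)=X\setminus B$, and $\overline{U(d)}\subseteq U(e)$ for $d<e$ in $Q_k$. Let $S$ be the set of all chains, let $\rho(U)=k$ for a $k$-chain $U$, and put $U\,R\,U'$ if $\rho(U')=\rho(U)+1$ and $U'$ extends $U$. A $0$-chain exists by normality applied to $A\subseteq X\setminus B$. The relation $R$ is serial: given a $k$-chain $U$, choose for each of the finitely many consecutive pairs $d<e$ in $Q_k$ an open $W$ with $\overline{U(d)}\subseteq W$ and $\overline W\subseteq U(e)$, and assign it to the midpoint $(d+e)/2$.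

Take $k_0$ and $(F_i)$ from Lemma~\ref{lem:graded}, so that $F_i$ is a nonempty finite set of $(k_0+i)$-chains. By the forward clause every chain in $F_i$ is the restriction of a chain in $F_{i+1}$, and by the backward clause the restriction to $Q_{k_0+i}$ of every chain in $F_{i+1}$ lies in $F_i$. By induction,
\[
F_i=\{U{\restriction}Q_{k_0+i}:U\in F_{i'}\}\qquad(i\le i').
\]
Therefore, for a dyadic $d\in[0,1]$, the open set $U_d=\bigcup\{U(d):U\in F_i\}$ is the same for all $i$ with $d\in Q_{k_0+i}$. We have $A\subseteq U_0$ and $U_1=X\setminus B$ because $F_0\neq\emptyset$. For dyadic $d<e$ take $i$ with $d,e\in Q_{k_0+i}$. Since $F_i$ is finite,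
\[
\overline{U_d}=\bigcup_{U\in F_i}\overline{U(d)}\subseteq\bigcup_{U\in F_i}U(e)=U_e .
\]
This is the only place where finiteness is used.

Let $f(x)=\inf(\{d:x\in U_d\}\cup\{1\})$. Then $f\equiv0$ on $A$. If $x\in B$, then $x\notin U_1\supseteq U_d$ for all $d$, so $f(x)=1$. For continuity it is enough to see that $\{f<r\}$ is open for $r\le1$ and $\{f>r\}$ is open for $0\le r<1$. For $r\le1$, $f(x)<r$ holds if and only if $x\in U_d$ for some $d<r$, so $\{f<r\}=\bigcup_{d<r}U_d$. For $0\le r<1$ we claim $\{f>r\}=\bigcup_{d>r}(X\setminus\overline{U_d})$. If $f(x)>r$, take dyadic $d,e$ with $r<d<e<f(x)$; then $x\notin U_e\supseteq\overline{U_d}$. Conversely, if $d>r$ and $x\notin\overline{U_d}$, then $x\notin U_{d'}$ for all $d'\le d$, so $f(x)\ge d>r$.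
\end{proof}

\section{Finite orbits, and the obstruction at bounded depth}\label{sec:atoms}

It remains to find a model of ZF in which DMC holds and DC fails. With atoms the construction takes a few lines and already contains the idea that produces the finite sets. Nothing in this section is used in the proof of Theorem~\ref{thm:model}.

\subsection*{A model with atoms}
Work in ZFA with the Axiom of Choice, and let the atoms be partitioned into sets $A_n$ $(n\ge1)$ with $|A_n|=\ell_n$. Let $\tau_n$ be a cyclic permutation of $A_n$. The group $\Gamma=\prod_n\langle\tau_n\rangle$ acts on the atoms, and then on all sets by $\pi x=\{\pi y:y\in x\}$. Let $\Gamma_M$ be the subgroup of those $\pi$ with $\pi_n=\mathrm{id}$ for $n<M$; it has finite index $\prod_{n<M}\ell_n$. A set is symmetric if it is fixed by some $\Gamma_M$, and the hereditarily symmetric sets form a permutation model of ZFA, which contains $(A_n)_n$.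

In this model $(A_n)_{n\in I}$ has no choice function $f$ when $I$ is infinite. Such an $f$ would be fixed by some $\Gamma_M$; take $n\in I$ with $n\ge M$ and let $\pi\in\Gamma_M$ be $\tau_n$ at $n$ and the identity elsewhere. Then $\pi f=f$ gives $f(n)=\tau_nf(n)$, but $\tau_n$ has no fixed point.

DMC holds in the model. Let $S$ and $R$ be fixed by $\Gamma_{M_0}$. Using choice outside the model, take $y_0\,R\,y_1\,R\cdots$ in $S$, enlarge $M_0$, and take $M_0<M_1<\cdots$ with $y_i$ fixed by $\Gamma_{M_i}$. The sequence $(y_i)$ need not be symmetric. The sequence of orbits $F_i=\Gamma_{M_0}y_i$ is fixed by $\Gamma_{M_0}$, and each orbit is finite: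
\begin{equation}\label{eq:orbit}
F_i=\{\pi y_i:\ \pi_n=\mathrm{id}\text{ for }n<M_0\text{ and for }n\ge M_i\}.
\end{equation}
Both clauses of DMC follow from $\pi y_i\,R\,\pi y_{i+1}$ for $\pi\in\Gamma_{M_0}$. For example, if $S$ is the set of finite choice sequences $\bigcup_m\prod_{1\le n\le m}A_n$ under one-step extension, which is fixed by $\Gamma=\Gamma_1$, and $y_i$ has length $i$, then the $\Gamma$-orbit of $y_i$ is the whole finite set $\prod_{1\le n\le i}A_n$. The proof of Theorem~\ref{thm:ul} does not use the absence of atoms, so UL holds in this model.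

\subsection*{Bounded depth}
To remove the atoms one replaces them by generic sets that are hard to tell apart. Subsets of an ordinal will not do, because two such sets are compared at the least element of their symmetric difference. The next candidates are sets of subsets of an ordinal. Under DMC these fail as well: one picks finitely many points that separate the members of each $A_n$, orders these points, and compares traces. The proof of Theorem~\ref{thm:depth} repeats this step $k$ times.

\begin{proof}[Proof of Theorem~\ref{thm:depth}]
\emph{Countable multiple choice.} For nonempty sets $Y_n$ $(n\in\omega)$ there is a sequence of nonempty finite sets $Z_n\subseteq Y_n$. To see this, apply Lemma~\ref{lem:graded} to the set $\bigcup_m\prod_{n<m}Y_n$ of finite sequences, with one-step end-extension as $R$ and length as $\rho$. The members of $F_i$ have length $k_0+i$. Let $Z_n=\{s(n):s\in F_i\}$ for the least $i$ with $n<k_0+i$.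

\emph{Claim: for every sequence $(B_n)$ of finite subsets of $\mathcal P^k(\gamma)$ there is a sequence $(<_n)$ with $<_n$ a linear order of $B_n$.} We use induction on $k$. For $k=0$ take the order of the ordinals. Let the $B_n$ be finite subsets of $\mathcal P^{k+1}(\gamma)$. Let $Y_n$ be the set of finite $C\subseteq\mathcal P^k(\gamma)$ with $x\cap C\ne y\cap C$ for all $x\ne y$ in $B_n$. Then $Y_n\ne\emptyset$: choose a point of $x\mathbin{\triangle}y$ for each of the finitely many pairs. Take nonempty finite $Z_n\subseteq Y_n$ and put $C_n=\bigcup Z_n$. This is a finite union of finite sets and contains a member of $Y_n$, so $C_n\in Y_n$. By induction, order all $C_n$ simultaneously. If $c_1,\dots,c_r$ is the increasing enumeration of $C_n$, let $\nu_n(x)=\sum\{2^{r-j}:c_j\in x\}$. By uniqueness of binary expansions $\nu_n$ is injective on $B_n$, and we put $x<_ny$ if $\nu_n(x)<\nu_n(y)$.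

(i) Let $R$ be serial on a nonempty $S\subseteq\mathcal P^k(\gamma)$, let $(F_i)$ be a DMC-sequence, and let $(<_i)$ order the $F_i$ as in the claim. Put $x_0=\min F_0$ and $x_{i+1}=\min\{y\in F_{i+1}:x_i\,R\,y\}$; the last set is nonempty by the forward clause.

(ii) Take nonempty finite $Z_n\subseteq Y_n$, order them by the claim, and choose $\min Z_n$.
\end{proof}

The induction handles one $k$ at a time. It says nothing about a sequence with $A_n\subseteq\mathcal P^{k_n}(\gamma)$ and $k_n\to\infty$, and our model is of this kind.

\section{Symmetric extensions}\label{sec:sym}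

We recall the standard facts; see \cite[Chapter~5]{JechAC} and \cite[Chapter~15]{JechST}. Let $V\models\mathrm{ZFC}$ and let $P\in V$ be a partial order with largest element $\mathbf 1$. Its elements are \emph{conditions}, $q\le p$ means that $q$ extends $p$, and two conditions are \emph{compatible} if they have a common extension. A \emph{name} is a set of pairs $(\dot y,p)$ with $\dot y$ a name and $p\in P$, and $\mathrm{dom}(\dot x)$ is the set of names $\dot y$ that occur in pairs of $\dot x$. For a filter $G\subseteq P$ that is generic over $V$ (it meets every dense subset of $P$ in $V$), $\dot x^G=\{\dot y^G:(\dot y,p)\in\dot x\text{ for some }p\in G\}$.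

Let $\mathcal G\in V$ be a group of automorphisms of $P$. It acts on names by $g\dot x=\{(g\dot y,gp):(\dot y,p)\in\dot x\}$. A \emph{normal filter} on $\mathcal G$ is a nonempty family $\mathcal F$ of subgroups that is closed under supergroups, finite intersections and conjugation by elements of $\mathcal G$. A name $\dot x$ is \emph{symmetric} if its stabilizer $\{g:g\dot x=\dot x\}$ is in $\mathcal F$, and \emph{hereditarily symmetric} if it is symmetric and every name in $\mathrm{dom}(\dot x)$ is hereditarily symmetric. Let $\mathrm{HS}$ be the class of these names. The \emph{symmetric extension} is $N=\{\dot x^G:\dot x\in\mathrm{HS}\}$.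
\begin{enumerate}
\item[(S1)] $N$ is a transitive model of ZF with $V\subseteq N\subseteq V[G]$, and $\mathrm{HS}$ is closed under $\mathcal G$.
\item[(S2)] For each formula $\varphi$ there is a relation $p\Vdash\varphi(\dot x_1,\dots,\dot x_r)$ between conditions and names in $\mathrm{HS}$, definable in $V$, with quantifiers ranging over $\mathrm{HS}$. The statement $\varphi(\dot x_1^G,\dots,\dot x_r^G)$ holds in $N$ if and only if some $p\in G$ forces it, and $p$ forces it if and only if it holds in $N$ for every generic $G\ni p$. Consequently, if the conditions forcing $\varphi$ are dense below $p$, then $p\Vdash\varphi$; and if $p\Vdash\exists y\in\dot S\,\varphi(y)$, then there are $q\le p$ and $\dot y\in\mathrm{dom}(\dot S)$ with $q\Vdash\dot y\in\dot S\wedge\varphi(\dot y)$.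
\item[(S3)] For $g\in\mathcal G$: $p\Vdash\varphi(\dot x_1,\dots,\dot x_r)$ if and only if $gp\Vdash\varphi(g\dot x_1,\dots,g\dot x_r)$.
\end{enumerate}
For a set $Y\in V$ of names let $Y^\bullet=\{(\dot y,\mathbf 1):\dot y\in Y\}$, a name for $\{\dot y^G:\dot y\in Y\}$. Then $g(Y^\bullet)=(gY)^\bullet$. The name $\check a=\{\check b:b\in a\}^\bullet$ of $a\in V$ is fixed by $\mathcal G$. The name $(\dot x,\dot y)^\bullet=\{\{\dot x\}^\bullet,\{\dot x,\dot y\}^\bullet\}^\bullet$ denotes the ordered pair, and $\langle\dot x_i:i\in I\rangle^\bullet=\{(\check\imath,\dot x_i)^\bullet:i\in I\}^\bullet$ denotes the function $i\mapsto\dot x_i^G$. From $g(Y^\bullet)=(gY)^\bullet$ we get: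
\begin{enumerate}
\item[(S4)] If $(\dot x_i)_{i\in I}\in V$ is a family of names in $\mathrm{HS}$, all fixed by one $H\in\mathcal F$, then $\langle\dot x_i:i\in I\rangle^\bullet\in\mathrm{HS}$.
\end{enumerate}
The generic filter $G$ is a manner of speaking; Section~\ref{sec:final} explains how the consistency result is read off from the forcing relation.

\section{The symmetric system}\label{sec:system}

Work in $V\models\mathrm{ZFC}$; ``countable'' and $\omega_1$ are meant in $V$. The letter $n$ ranges over integers $\ge1$, and ``almost all $n$'' means all but finitely many. For each $n$ we build a tower of $n+1$ levels of generic sets. The sets of level $0$ are subsets of $\omega_1$, those of level $j+1$ are sets of sets of level $j$, and the $\ell_n$ sets of the top level form $A_n$. A cyclic permutation $\tau_n$ of the whole tower plays the role of the rotation of the atoms.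

\subsection*{Towers}
Fix a symbol $*$. For $0\le j<n$ let
\[
T^n_j=\{(n,j,\alpha,c):\alpha<\omega_1,\ c\in\{0,\dots,\ell_n-1,*\}\},\qquad T^n_n=\{(n,n,0,c):c<\ell_n\},
\]
and $T^n=\bigcup_{j\le n}T^n_j$. A \emph{point} $(n,j,\alpha,c)$ has \emph{level} $j$ and \emph{phase} $c$. The permutation $\tau_n$ of $T^n$ adds $1$ modulo $\ell_n$ to the phase if the phase is not $*$, and fixes the points of phase $*$. Points of phase $*$ are called \emph{fixed} and the others \emph{rotating}; since $\ell_n\ge2$, rotating points are moved by $\tau_n$. We have $\tau_n^{\ell_n}=\mathrm{id}$, and the top level $T^n_n$ is a single orbit of rotating points. Let $\Pi_n\ni\tau_n$ be the group of level-preserving permutations of $T^n$. The levels below the top have size $\aleph_1$, which gives room to move countable sets: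
\begin{enumerate}
\item[(E)] If $j<n$, every injection from a countable subset of $T^n_j$ into $T^n_j$ extends to a permutation of $T^n_j$, because the complements of its domain and range both have size $\aleph_1$.
\end{enumerate}
The \emph{edges} of the tower are the elements of
\[
E_n=(\omega_1\times T^n_0)\cup\bigcup_{j<n}(T^n_j\times T^n_{j+1}).
\]
An edge $(\alpha,t)$ with $\alpha<\omega_1$ is a \emph{root edge} and has the single endpoint $t$; an edge $(s,t)$ between points has the endpoints $s$ and $t$. For $K\subseteq T^n$ let $E_n[K]$ be the set of non-root edges with both endpoints in $K$. The forcing will give each edge a value $0$ or $1$, and the value $1$ on $(s,t)$ means that the set indexed by $s$ belongs to the set indexed by $t$.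

Let $P_n$ be the set of countable partial functions $u:E_n\to2$. The \emph{field} $\mathrm{fld}(u)$ is the countable set of endpoints of edges in $\mathrm{dom}(u)$. An element $g\in\Pi_n$ acts on edges by $g(\alpha,t)=(\alpha,gt)$ and $g(s,t)=(gs,gt)$, and on $P_n$ by $(gu)(ge)=u(e)$. Thus $\mathrm{fld}(gu)=g\,\mathrm{fld}(u)$, and $gu=u$ if $g$ fixes $\mathrm{fld}(u)$ pointwise. We call $u\in P_n$ \emph{invariant} if $\tau_nu=u$, and $K\subseteq T^n$ \emph{invariant} if $\tau_nK=K$. The domain and the field of an invariant function are preserved by $\tau_n$.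

\subsection*{Tame sequences}
Theorem~\ref{thm:depth} warns that the rotation must not be visible at bounded depth in infinitely many towers at once. The next definition expresses this.

\begin{definition}\label{def:tame}
A set $K\subseteq T^n$ is \emph{$m$-flat} if it is invariant and all its points of level $\le m$ are fixed. A sequence $K=(K_n)_n$ of countable sets $K_n\subseteq T^n$ is \emph{tame} if for every $m\in\omega$, $K_n$ is $m$-flat for almost all $n$.
\end{definition}

So a tame sequence may contain rotating points, but their levels tend to infinity with $n$. Directly from the definition: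
\begin{enumerate}
\item[(T1)] The termwise union of finitely many tame sequences is tame.
\item[(T2)] If $K$ is tame, all $K'_n$ are countable, and for almost all $n$ the set $K'_n$ is an invariant subset of $K_n$, then $K'$ is tame.
\item[(T3)] $(T^n_n)_n$ is tame, since $T^n_n$ is $m$-flat for $n>m$.
\item[(T4)] Replacing finitely many terms of a tame sequence by countable sets gives a tame sequence. In particular a sequence of countable sets with only finitely many nonempty terms is tame.
\end{enumerate}

\subsection*{The forcing}
Let $P$ be the set of $p=(p_n)_n\in\prod_nP_n$ such that $(\mathrm{fld}(p_n))_n$ is tame and $p_n$ is invariant for almost all $n$. Put $q\le p$ if $q_n\supseteq p_n$ for all $n$, and $\mathbf 1=(\emptyset)_n$.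
\begin{enumerate}
\item[(P1)] If $p,q\in P$ and each $p_n\cup q_n$ is a function, then $(p_n\cup q_n)_n\in P$ by (T1), so $p$ and $q$ are compatible. Conversely, if $p_n(e)\ne q_n(e)$ for some $n$ and $e$, they are incompatible.
\item[(P2)] Replacing finitely many $p_n$ by other elements of $P_n$ gives a condition, by (T4).
\end{enumerate}

\subsection*{The group}
Let $\mathcal G$ be the group of $g=(g_n)_n\in\prod_n\Pi_n$ such that $g_n\tau_n=\tau_ng_n$ for almost all $n$. Suppose $g_n$ commutes with $\tau_n$. If $K$ is $m$-flat, then $\tau_ng_nK=g_n\tau_nK=g_nK$, and $\tau_ng_nt=g_n\tau_nt=g_nt$ for $t\in K$ of level $\le m$, so $g_nK$ is $m$-flat. In the same way $g_nu$ is invariant when $u$ is. Hence $g\in\mathcal G$ maps a tame sequence $K$ to the tame sequence $gK=(g_nK_n)_n$ and a condition $p$ to the condition $gp=(g_np_n)_n$, and $\mathcal G$ acts on $P$ by automorphisms. The action is faithful: if $g_nt\neq t$, then $g$ moves a condition whose domain is a single edge with endpoint $t$. Every sequence in $\prod_n\Pi_n$ that is the identity at almost all $n$ belongs to $\mathcal G$.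

\subsection*{The filter}
A \emph{support} is a pair $(K,M)$ with $K$ tame, $M\in\omega$, and $K_n$ invariant for all $n\ge M$. Let $H(K,M)$ be the set of $g\in\mathcal G$ such that
\[
g_n{\restriction}K_n=\mathrm{id}\quad(n<M),\qquad g_n{\restriction}K_n\text{ is a power of }\tau_n{\restriction}K_n\quad(n\ge M).
\]
A support holds the first finitely many $K_n$ pointwise and holds the others rigidly up to a rotation of each tower. If $T^n_n\subseteq K_n$ for all $n$, then $H(K,M)$ acts on the top levels as $\Gamma_M$ acted on the atoms in Section~\ref{sec:atoms}. Supports that held infinitely many top levels pointwise would put a choice function into $N$, by (S4).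

\begin{lemma}\label{lem:filter}
Let $(K,M)$ and $(K',M')$ be supports.
\begin{enumerate}
\item[(a)] $H(K,M)$ is a subgroup of $\mathcal G$.
\item[(b)] If $K_n\subseteq K'_n$ for all $n$ and $M\le M'$, then $H(K',M')\subseteq H(K,M)$.
\item[(c)] $(K\cup K',\max(M,M'))$ is a support, where the union is termwise.
\item[(d)] The family $\mathcal F$ of subgroups of $\mathcal G$ that contain some $H(K,M)$ is a normal filter.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Let $n\ge M$ and let $g_n$, $h_n$ act on $K_n$ as $\tau_n^a$, $\tau_n^b$. Since $K_n$ is invariant, $g_nh_n$ acts on $K_n$ as $\tau_n^{a+b}$ and $g_n^{-1}$ as $\tau_n^{-a}$. For $n<M$ there is nothing to check.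

(b) Let $g\in H(K',M')$. For $n<M'$, $g_n$ is the identity on $K_n$, which is what is required for $n<M$ and is the power $\tau_n^0$ for $M\le n<M'$. For $n\ge M'$, $g_n$ is a power of $\tau_n$ on $K'_n\supseteq K_n$.

(c) This is (T1), with invariance of both $K_n$ and $K_n'$ for $n\ge\max(M,M')$.

(d) Closure under intersections follows from (b) and (c). For conjugation let $g\in\mathcal G$ and take $M''\ge M$ such that $g_n$ commutes with $\tau_n$ for $n\ge M''$. Then $(gK,M'')$ is a support. Let $h\in H(gK,M'')$ and $t\in K_n$. For $n<M''$ we have $g_n^{-1}h_ng_nt=t$. For $n\ge M''$, if $h_n$ acts on $g_nK_n$ as $\tau_n^a$, then $g_n^{-1}h_ng_nt=g_n^{-1}\tau_n^ag_nt=\tau_n^at$. So $g^{-1}hg\in H(K,M'')\subseteq H(K,M)$, that is, $H(gK,M'')\subseteq gH(K,M)g^{-1}$.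
\end{proof}

From now on $N$ is the symmetric extension given by $(P,\mathcal G,\mathcal F)$ and a generic $G$; by (S1), $N\models\mathrm{ZF}$. We say that $(K,M)$ \emph{supports} $\dot x$ if $H(K,M)$ fixes $\dot x$. Every name in $\mathrm{HS}$ has a support. By Lemma~\ref{lem:filter}(b) any larger support also works, and by (c) finitely many names in $\mathrm{HS}$ have a common support.

\subsection*{The sets $A_n$}
Define names by recursion on the level:
\begin{align*}
\dot x_t&=\{(\check\alpha,p):\alpha<\omega_1,\ p\in P,\ p_n(\alpha,t)=1\}&&(t\in T^n_0),\\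
\dot x_t&=\{(\dot x_s,p):s\in T^n_j,\ p\in P,\ p_n(s,t)=1\}&&(t\in T^n_{j+1}).
\end{align*}
For $g\in\mathcal G$ we have $g\dot x_t=\dot x_{g_nt}$. On level $0$ this holds because $(gp)_n(\alpha,g_nt)=p_n(\alpha,t)$. On level $j+1$, by induction, $g\dot x_t$ consists of the pairs $(\dot x_{g_ns},gp)$ with $p_n(s,t)=1$, that is, with $(gp)_n(g_ns,g_nt)=1$; and $g_ns$ ranges over $T^n_j$ while $gp$ ranges over $P$. Hence $\dot x_t$ is supported by $(K,n+1)$, where $K_n=\{t\}$ and the other terms are empty, and by induction $\dot x_t\in\mathrm{HS}$. Let $\dot A_n=\{\dot x_t:t\in T^n_n\}^\bullet$. Each $g_n$ permutes $T^n_n$, so $\mathcal G$ fixes every $\dot A_n$, and $(A_n)_n\in N$ by (S4), where $x_t=\dot x_t^G$ and $A_n=\dot A_n^G$. In $N$, induction on $j$ gives $x_t\in\mathcal P^{j+1}(\omega_1^V)$ for $t\in T^n_j$, so $A_n\subseteq\mathcal P^{n+1}(\omega_1^V)$.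

\begin{lemma}\label{lem:distinct}
If $t\ne t'$ are in $T^n_j$, then $\mathbf 1\Vdash\dot x_t\ne\dot x_{t'}$. Hence $|A_n|=\ell_n$ in $N$.
\end{lemma}

\begin{proof}
Induction on $j$. Let $p\in P$. Let $Z=\omega_1$ if $j=0$ and $Z=T^n_{j-1}$ if $j>0$. Then $Z$ is uncountable and $\mathrm{dom}(p_n)$ is countable, so there is $s\in Z$ with $(s,t),(s,t')\notin\mathrm{dom}(p_n)$. Extend $p_n$ by the value $1$ at $(s,t)$ and $0$ at $(s,t')$. By (P2) this gives a condition $q\le p$. Let $G\ni q$ be generic; by (P1) no condition in $G$ has the value $1$ at $(s,t')$. If $j=0$, then $s\in x_t$ and $s\notin x_{t'}$. If $j>0$, then $x_s\in x_t$; and if $x_s\in x_{t'}$, then $x_s=x_{s'}$ for some $s'\in T^n_{j-1}$ such that a condition in $G$ has the value $1$ at $(s',t')$, and $s'=s$ by the induction hypothesis, which is impossible. So $q\Vdash\dot x_t\ne\dot x_{t'}$, and such $q$ are dense.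
\end{proof}

\begin{remark}[What the restrictions are for]\label{rem:why}
Let $a_n=(n,n,0,0)$ and let $s_n=(n,n-1,0,*)$, a fixed point just below the top.

\emph{Invariance of conditions.} The pair $((\{s_n\})_n,0)$ is a support of every $\dot x_{s_n}$, so $(x_{s_n})_n\in N$ by (S4). Let $v_n(s_n,a_n)=1$ and $v_n(s_n,t)=0$ for the other $t\in T^n_n$. The fields $\{s_n\}\cup T^n_n$ form a tame sequence, but no $v_n$ is invariant. If $(v_n)_n$ were a condition, it would force that for every $n$ exactly one member of $A_n$ contains $x_{s_n}$, and this would define a choice function in $N$.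

\emph{Tameness of supports.} Suppose that a support $(K,M)$ were allowed in which, for a fixed $j$ and all $n$ in an infinite set $I$, the set $K_n$ contains $T^n_n$ and the orbit of a rotating point $t_n\in T^n_j$. For $n\in I$ with $n\ge M$ the name $\{(\dot x_{\tau_n^ct_n},\dot x_{\tau_n^ca_n})^\bullet:c<\ell_n\}^\bullet$ is fixed by $H(K,M)$ and denotes a bijection from a set $B_n\subseteq\mathcal P^{j+1}(\omega_1^V)$ onto $A_n$. The sequence of these bijections would be in $N$. Under DMC, Theorem~\ref{thm:depth}(ii) would choose from the $B_n$, hence from infinitely many $A_n$.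

\emph{Countability.} Conditions and supports are countable in each tower so that $\omega$ steps of a construction can be united there, and (E) provides fresh points afterwards.
\end{remark}

\section{No infinite subsequence has a choice function}\label{sec:nochoice}

We imitate the argument for atoms. If $q$ forces $\dot f(n)=\dot x_t$, we rotate the $n$th tower by some $g$ fixing $\dot f$, so that $gq$ forces $\dot f(n)=\dot x_{\tau_nt}$. The new difficulty is that $q$ and $gq$ must be compatible. Points outside the support can be moved away from the field of $q_n$. On the support $g_n$ has to be a rotation, and $q_n$ need not be invariant. The remedy is to decide all edges inside the support, invariantly, \emph{before} $q$ and $n$ are chosen.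

\begin{definition}\label{def:sat}
Let $m\in\omega$. A triple $(p,K,M)$ is \emph{$m$-saturated} if $p\in P$, $(K,M)$ is a support, $\mathrm{fld}(p_n)\cup T^n_n\subseteq K_n$ for all $n$, and for all $n\ge M$: $K_n$ is $m$-flat, $p_n$ is invariant, and $E_n[K_n]\subseteq\mathrm{dom}(p_n)$.
\end{definition}

\begin{lemma}\label{lem:sat}
Let $p\in P$, let $(J,Q)$ be a support, and let $m\in\omega$. There is an $m$-saturated triple $(p',K,M)$ with $p'\le p$, $J_n\subseteq K_n$ for all $n$, and $M>Q$.
\end{lemma}

\begin{proof}
Let $K_n=J_n\cup\mathrm{fld}(p_n)\cup T^n_n$, a tame sequence by (T1) and (T3). Choose $M>Q$ such that for $n\ge M$ the set $K_n$ is $m$-flat and $p_n$ is invariant. Then $(K,M)$ is a support. Put $p'_n=p_n$ for $n<M$. For $n\ge M$ extend $p_n$ by the value $0$ on $E_n[K_n]\setminus\mathrm{dom}(p_n)$. This set of edges is countable, and it is preserved by $\tau_n$ because $K_n$ and $\mathrm{dom}(p_n)$ are. So $p'_n$ is invariant, and its field is an invariant subset of $K_n$. By (T2), $p'\in P$.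
\end{proof}

Root edges cannot be saturated in this way, since each point of level $0$ lies on $\aleph_1$ of them. They are handled by $0$-flatness: their endpoints in the support are fixed.

\begin{proposition}\label{prop:nochoice}
In $N$, for no infinite $I\subseteq\omega\setminus\{0\}$ does $(A_n)_{n\in I}$ have a choice function.
\end{proposition}

\begin{proof}
Suppose otherwise. By (S2) there are $\dot f\in\mathrm{HS}$ and a condition forcing that $\dot f$ is a function with infinite domain contained in $\omega\setminus\{0\}$ and $\dot f(n)\in\dot A_n$ for all $n$ in the domain. Apply Lemma~\ref{lem:sat} to this condition and a support of $\dot f$. We get a $0$-saturated triple $(p,K,M)$ such that $p$ forces the same statement and $(K,M)$ supports $\dot f$. In a generic extension with $p\in G$ the domain of $f$ contains some $n\ge M$, and $f(n)=x_t$ for some $t\in T^n_n$. So there is $q\le p$ with $q\Vdash\dot f(\check n)=\dot x_t$. Fix these $q,n,t$ and write $\tau=\tau_n$ and $Y=\mathrm{fld}(q_n)$.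

Choose $g_n\in\Pi_n$ with
\[
g_n{\restriction}K_n=\tau{\restriction}K_n,\qquad g_n[Y\setminus K_n]\cap(Y\cup K_n)=\emptyset .
\]
On level $n$ this prescribes $g_n=\tau$, as $T^n_n\subseteq K_n$. On a level $j<n$, combine $\tau$ on $K_n\cap T^n_j$, which permutes this set, with an injection of $(Y\setminus K_n)\cap T^n_j$ into $T^n_j\setminus(Y\cup K_n)$, and apply (E). Let $g_k=\mathrm{id}$ for $k\ne n$. Then $g\in H(K,M)$ because $n\ge M$, so $g\dot f=\dot f$, and (S3) gives $gq\Vdash\dot f(\check n)=\dot x_{\tau t}$.

We show that $q$ and $gq$ are compatible. They agree at the coordinates $k\ne n$. Let $e\in\mathrm{dom}(q_n)\cap\mathrm{dom}(g_nq_n)$. The endpoints of $e$ lie in $Y\cap g_nY$, and $Y\cap g_nY\subseteq K_n$: a point $g_ny$ with $y\in Y\setminus K_n$ is outside $Y$, and a point $g_ny$ with $y\in K_n$ is in $K_n$. If $e=(\alpha,s)$ is a root edge, then $s\in K_n$ has level $0$ and is fixed by $0$-flatness, so $g_n^{-1}e=e$ and $(g_nq_n)(e)=q_n(e)$. Otherwise $e\in E_n[K_n]$, and $g_n^{-1}e=\tau^{-1}e\in E_n[K_n]$. Both edges lie in $\mathrm{dom}(p_n)$, so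
\[
(g_nq_n)(e)=q_n(\tau^{-1}e)=p_n(\tau^{-1}e)=p_n(e)=q_n(e),
\]
where the third equality is the invariance of $p_n$. By (P1), $q$ and $gq$ have a common extension. It lies below $p$, so it forces that $\dot f$ is a function, and it forces $\dot x_t=\dot f(\check n)=\dot x_{\tau t}$. Since $\tau t\ne t$, this contradicts Lemma~\ref{lem:distinct}.
\end{proof}

\section{Symmetrizing a function in one tower}\label{sec:symm}

The proof of DMC will produce, in the $n$th tower, an invariant function $u$ that is total on a flat set $K$, and an arbitrary extension $w\supseteq u$. We need an invariant function with a flat field that still contains a copy of $w$. The candidate is the union of all rotations of $w$, but these may contradict each other. So we first move the points outside $K$ to better positions. The following example shows which positions work.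

\begin{example}\label{ex:symm}
Let $n=2$ and $\ell_2=2$, and write $\tau=\tau_2$ and $T^2_2=\{a,b\}$. Let $K=\{a,b\}$, which is $1$-flat, and $u=\emptyset$. Let $r$ be a point of level $0$ and $s$ a point of level $1$, and let $w(r,s)=1$, $w(s,a)=1$, $w(s,b)=0$. Let $g\in\Pi_2$ fix $a$ and $b$, and put $r'=gr$, $s'=gs$.

If $s'$ is fixed, then $(gw)(s',a)=1$ while $(\tau gw)(s',a)=(gw)(s',b)=0$, so $gw\cup\tau gw$ is not a function. The point $s$ tells $a$ from $b$, and no fixed point can do this in an invariant function.

Let $s'$ have phase $0$, put $s''=\tau s'$, and let $r'$ be fixed. Then $gw$ lives on the edges $(r',s')$, $(s',a)$, $(s',b)$ with values $1,1,0$, and $\tau gw$ lives on $(r',s'')$, $(s'',b)$, $(s'',a)$ with values $1,1,0$. The domains are disjoint, so the union is an invariant function (Figure~\ref{fig:symm}). Its field $\{r',s',s'',a,b\}$ is $0$-flat and not $1$-flat. One level of flatness is lost, and the first case shows that this cannot be avoided.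
\end{example}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[every node/.style={inner sep=2pt}]
\node at (-2.2,0) {level $0$};
\node at (-2.2,1.2) {level $1$};
\node at (-2.2,2.4) {level $2$};
\node (r) at (0,0) {$r$};
\node (s) at (0,1.2) {$s$};
\node (a) at (-0.8,2.4) {$a$};
\node (b) at (0.8,2.4) {$b$};
\draw (r)--(s)--(a);
\draw[dashed] (s)--(b);
\node (rr) at (4.5,0) {$r'$};
\node (sa) at (3.7,1.2) {$s'$};
\node (sb) at (5.3,1.2) {$s''$};
\node (aa) at (3.7,2.4) {$a$};
\node (bb) at (5.3,2.4) {$b$};
\draw (rr)--(sa)--(aa);
\draw (rr)--(sb)--(bb);
\draw[dashed] (sa)--(bb);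
\draw[dashed] (sb)--(aa);
\end{tikzpicture}
\caption{Symmetrization for $n=2$, $\ell_2=2$. Solid edges have the value $1$, dashed edges the value $0$. Left: a function $w$ in which the point $s$ distinguishes the top points $a,b$. Right: $gw\cup\tau gw$, where $g$ sends $r$ to a fixed point $r'$ and $s$ to a rotating point $s'$. The rotation $\tau$ acts on the right picture as the left--right reflection and preserves all values.}
\label{fig:symm}
\end{figure}

In general, new points of low level must become fixed, for flatness, and new points adjacent to a rotating point of $K$ must become rotating. If $K$ is $(i+1)$-flat, its rotating points have level $\ge i+2$, so we can fix the new points up to level $i$ and rotate them from level $i+1$ on. Level $i+1$ is a buffer between new fixed points and old rotating points.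

\begin{lemma}\label{lem:symm}
Let $n\ge1$, $i\in\omega$, $\tau=\tau_n$, $\ell=\ell_n$. Let $T^n_n\subseteq K\subseteq F\subseteq T^n$ be countable with $K$ $(i+1)$-flat. Let $u\subseteq w$ be in $P_n$ with $u$ invariant, $E_n[K]\subseteq\mathrm{dom}(u)$, $\mathrm{fld}(u)\subseteq K$ and $\mathrm{fld}(w)\subseteq F$. Then there is $g\in\Pi_n$ fixing $K$ pointwise such that, with
\[
\hat w=\bigcup_{c<\ell}\tau^cgw,\qquad L=\bigcup_{c<\ell}\tau^cgF,
\]
$\hat w$ is an invariant element of $P_n$ with $u\subseteq\hat w$ and $\mathrm{fld}(\hat w)\subseteq L$, and $L$ is a countable $i$-flat set with $K\subseteq L$.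
\end{lemma}

\begin{proof}
The points of $F\setminus K$ have level $<n$, since $T^n_n\subseteq K$. On each level $j<n$ map $(F\setminus K)\cap T^n_j$ injectively into the points of $T^n_j\setminus K$ of phase $*$ if $j\le i$, and into the points of $T^n_j\setminus K$ of phase $0$ if $j>i$; both target sets are uncountable. Together with the identity on $K$ this is a countable injection on each level, and (E) extends it to $g\in\Pi_n$ (the identity on level $n$). Put $F'=gF$ and $w'=gw$, so that $\mathrm{fld}(w')\subseteq F'$. The points of $K$ are called \emph{old} and those of $F'\setminus K=g[F\setminus K]$ \emph{new}. Then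
\begin{itemize}
\item old points of level $\le i+1$ are fixed;
\item new points of level $\le i$ are fixed;
\item new points of level $\ge i+1$ have phase $0$.
\end{itemize}
Since $g$ fixes $\mathrm{fld}(u)$ pointwise, $u=gu\subseteq w'$.

\emph{$\hat w$ is a function.} Suppose an edge lies in the domains of $\tau^aw'$ and $\tau^bw'$ with $a\ne b$ below $\ell$. It has the form $\tau^ae=\tau^be'$ with $e,e'\in\mathrm{dom}(w')$, and the two values are $w'(e)$ and $w'(e')$. Here $e=\tau^ce'$, where $c\equiv b-a\pmod\ell$ and $0<c<\ell$. We must show $w'(e)=w'(e')$.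

Let $v$ be an endpoint of $e$. Then $v\in F'$ and $v=\tau^cv'$ with $v'\in F'$ of the same level. The point $v$ is not a new point of level $\ge i+1$. Otherwise $v'$ is not old, because $K$ is invariant and $v\notin K$; so $v'$ is new of level $\ge i+1$ and has phase $0$; then $v$ has phase $c\ne0$, although it has phase $0$. Hence every endpoint of $e$ is old, or new of level $\le i$ and fixed.

If all endpoints of $e$ are fixed, then $e'=\tau^{-c}e=e$ and there is nothing to prove. Otherwise some endpoint is rotating. It must be old, so its level is $\ge i+2$. In particular $e$ is not a root edge, and the other endpoint has level $\ge i+1$, so it is old too. Thus $e\in E_n[K]$ and $e'=\tau^{-c}e\in E_n[K]$. Both edges lie in $\mathrm{dom}(u)$ and $u\subseteq w'$ is invariant, so $w'(e')=u(\tau^{-c}e)=u(e)=w'(e)$.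

\emph{The rest.} Since $\tau^\ell=\mathrm{id}$, $\tau$ permutes the terms of both unions, so $\hat w$ and $L$ are invariant. Both are countable, $\mathrm{fld}(\tau^cw')\subseteq\tau^cF'\subseteq L$, and the terms with $c=0$ give $u\subseteq w'\subseteq\hat w$ and $K\subseteq F'\subseteq L$. A point of $L$ of level $\le i$ is $\tau^cv$ with $v\in F'$ of level $\le i$; such a $v$ is fixed, whether old or new. So $L$ is $i$-flat.
\end{proof}

\section{Dependent Multiple Choice in $N$}\label{sec:dmc}

As in the model with atoms, we start from a chain built with choice in $V$: names $\dot y_i$ and conditions $p^0\ge p^1\ge\cdots$ with $p^{i+1}\Vdash\dot y_i\,\dot R\,\dot y_{i+1}$. Two things go wrong. First, the $p^i$ need not have a common extension. For the functions $v_n$ of Remark~\ref{rem:why}, let $v^i_n=v_n$ for $n\le i$ and $v^i_n=\emptyset$ for $n>i$; these are decreasing conditions, and a common extension would have different values at $(s_n,a_n)$ and $\tau_n(s_n,a_n)=(s_n,\tau_na_n)$ for every $n$, so none of its coordinates would be invariant. Second, the union of the supports of the $\dot y_i$ need not be tame.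 Lemma~\ref{lem:symm} repairs both, one tower at a time. The resulting condition $q$ need not extend $p^i$, but it extends finitely many translates $hp^i$, and the names $h\dot y_i$ form the set $F_i$, in analogy with \eqref{eq:orbit}.

\begin{proposition}\label{prop:dmc}
$N\models\mathrm{DMC}$.
\end{proposition}

\begin{proof}
Let $\dot S,\dot R\in\mathrm{HS}$ and let $p^*$ force that $\dot S\ne\emptyset$ and $\dot R$ is a serial relation on $\dot S$. Given $r\le p^*$, we find $q\le r$ forcing that there is a DMC-sequence for $(\dot S,\dot R)$. By (S2) this suffices.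

\medskip\noindent\emph{Step 1: the chain.} In $V$, using choice, we find names $\dot y_i\in\mathrm{dom}(\dot S)\subseteq\mathrm{HS}$ and triples $(p^i,K^i,M_i)$ for $i\in\omega$ such that
\begin{enumerate}
\item[(1)] $(p^i,K^i,M_i)$ is $(i+1)$-saturated;
\item[(2)] $p^0\le r$, $p^{i+1}\le p^i$, $M_i<M_{i+1}$, and $K^i_n\subseteq K^{i+1}_n$ for all $n$;
\item[(3)] $p^i\Vdash\dot y_i\in\dot S$ and $p^{i+1}\Vdash\dot y_i\,\dot R\,\dot y_{i+1}$;
\item[(4)] $(K^0,M_0)$ supports $\dot S$ and $\dot R$, and $(K^i,M_i)$ supports $\dot y_i$.
\end{enumerate}
To start, (S2) gives $p\le r$ and $\dot y_0\in\mathrm{dom}(\dot S)$ with $p\Vdash\dot y_0\in\dot S$; apply Lemma~\ref{lem:sat} with $m=1$ to $p$ and a common support of $\dot S,\dot R,\dot y_0$. For the step to $i+1$, the condition $p^i$ forces $\exists y\in\dot S\ \dot y_i\,\dot R\,y$, so (S2) gives $p\le p^i$ and $\dot y_{i+1}\in\mathrm{dom}(\dot S)$ with $p\Vdash\dot y_{i+1}\in\dot S\wedge\dot y_i\,\dot R\,\dot y_{i+1}$. Let $(J,Q)$ support $\dot y_{i+1}$, and apply Lemma~\ref{lem:sat} with $m=i+2$ to $p$ and the support $(K^i\cup J,\max(M_i,Q))$. In both cases (4) holds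 by Lemma~\ref{lem:filter}(b).

\medskip\noindent\emph{Step 2: the condition $q$ and the support $(L,M_0)$.} For all $n$ let $K^\infty_n=\bigcup_iK^i_n$ and $p^\infty_n=\bigcup_ip^i_n$. Then $K^\infty_n$ is countable, $p^\infty_n\in P_n$, and $\mathrm{fld}(p^\infty_n)\subseteq K^\infty_n$. For $n\ge M_0$ let $i(n)=\max\{i:M_i\le n\}$, the last stage at which the $n$th tower is under the control of saturation. Since the $M_i$ increase strictly, $i(n)$ is defined and $i(n)\to\infty$; moreover $i(n)\ge i$ for $n\ge M_i$, and $i(n)=i$ for $M_i\le n<M_{i+1}$.

Let $n\ge M_0$. By (1) at stage $i(n)$, and since $n\ge M_{i(n)}$, Lemma~\ref{lem:symm} applies with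
\[
i=i(n),\qquad K=K^{i(n)}_n,\qquad F=K^\infty_n,\qquad u=p^{i(n)}_n,\qquad w=p^\infty_n .
\]
Let $g_n\in\Pi_n$ be the permutation it gives, which fixes $K_n^{i(n)}$ pointwise, and put
\[
q_n=\bigcup_{c<\ell_n}\tau_n^cg_np^\infty_n,\qquad L_n=\bigcup_{c<\ell_n}\tau_n^cg_nK^\infty_n\qquad(n\ge M_0).
\]
For $n<M_0$ put $q_n=p^\infty_n$ and $L_n=K^\infty_n$. For $n\ge M_0$ the lemma says that $q_n\in P_n$ is invariant, $L_n$ is countable and $i(n)$-flat, $\mathrm{fld}(q_n)\subseteq L_n$, and
\begin{equation}\label{eq:star}
p^{i(n)}_n\subseteq q_n,\qquad K^{i(n)}_n\subseteq L_n\qquad(n\ge M_0).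
\end{equation}
Since $i(n)\to\infty$, the sequence $L$ is tame; this is where the growing flatness in (1) is used. So $(L,M_0)$ is a support, and $q\in P$ by (T2). The sequence $(g_n)_n$ itself need not belong to $\mathcal G$; only finite parts of it are used below.

\medskip\noindent\emph{Step 3: the finite sets.} For $i\in\omega$ let $\mathcal H_i$ be the set of sequences $h=(h_n)_n$ with
\[
h_n\in\{\tau_n^cg_n:c<\ell_n\}\ \text{ for }M_0\le n<M_i,\qquad h_n=\mathrm{id}\ \text{ for all other }n.
\]
Then $\mathcal H_i$ is a finite nonempty subset of $\mathcal G$, and $\mathcal H_0=\{\mathrm{id}\}$. Let $\dot F_i=\{h\dot y_i:h\in\mathcal H_i\}^\bullet$. We claim that for $h\in\mathcal H_i$,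
\begin{equation}\label{eq:h}
q\le hp^i,\qquad h\dot S=\dot S,\qquad h\dot R=\dot R .
\end{equation}
For $n<M_0$, $q_n=p^\infty_n\supseteq p^i_n$. For $M_0\le n<M_i$, $h_np^\infty_n$ is one of the terms in the union defining $q_n$, so $q_n\supseteq h_np^i_n$. For $n\ge M_i$, \eqref{eq:star} gives $q_n\supseteq p^{i(n)}_n\supseteq p^i_n$. This proves $q\le hp^i$; for $i=0$ it gives $q\le p^0\le r$. For $M_0\le n<M_i$, $g_n$ fixes $K^{i(n)}_n\supseteq K^0_n$ pointwise, so $h_n=\tau_n^cg_n$ acts on $K^0_n$ as $\tau_n^c$. Hence $h\in H(K^0,M_0)$, and (4) gives the rest of \eqref{eq:h}.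

\medskip\noindent\emph{Step 4: $q$ forces $\dot F_i\subseteq\dot S$ and both clauses.} For $h\in\mathcal H_i$, (3) and (S3) give $hp^i\Vdash h\dot y_i\in h\dot S$, so $q\Vdash h\dot y_i\in\dot S$ by \eqref{eq:h}. Now let $h\in\mathcal H_{i+1}$ and $h'\in\mathcal H_i$ agree at all $n<M_i$. We show
\begin{equation}\label{eq:link}
q\Vdash h'\dot y_i\,\dot R\,h\dot y_{i+1}.
\end{equation}
By (3), (S3) and \eqref{eq:h} for $i+1$, $q\le hp^{i+1}\Vdash h\dot y_i\,\dot R\,h\dot y_{i+1}$. So it is enough to prove $h\dot y_i=h'\dot y_i$. Write $h=h'k$, where $k_n=h_n$ for $M_i\le n<M_{i+1}$ and $k_n=\mathrm{id}$ otherwise. For $M_i\le n<M_{i+1}$ we have $i(n)=i$, so $g_n$ fixes $K^i_n$ pointwise and $k_n$ acts on $K^i_n$ as a power of $\tau_n$. Hence $k\in H(K^i,M_i)$, so $k\dot y_i=\dot y_i$ by (4), and $h\dot y_i=h'\dot y_i$.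

Every $h'\in\mathcal H_i$ agrees below $M_i$ with some $h\in\mathcal H_{i+1}$ (take $h_n=g_n$ for $M_i\le n<M_{i+1}$), and every $h\in\mathcal H_{i+1}$ agrees below $M_i$ with some $h'\in\mathcal H_i$ (replace $h_n$ by the identity for $n\ge M_i$). By \eqref{eq:link} the first fact gives the forward clause and the second gives the backward clause.

\medskip\noindent\emph{Step 5: $(L,M_0)$ supports every $\dot F_i$.} Let $f\in H(L,M_0)$ and $h\in\mathcal H_i$. We find $h''\in\mathcal H_i$ with $fh\dot y_i=h''\dot y_i$. For $M_0\le n<M_i$, write $h_n=\tau_n^cg_n$. Then $h_nK^\infty_n\subseteq L_n$, and $f_n$ acts on $L_n$ as some $\tau_n^a$, so $f_nh_n$ agrees on $K^\infty_n$ with $h''_n:=\tau_n^{c'}g_n$, where $c'<\ell_n$ and $c'\equiv a+c\pmod{\ell_n}$. This defines $h''\in\mathcal H_i$. Let $k=(h'')^{-1}fh\in\mathcal G$.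
\begin{itemize}
\item For $n<M_0$, $k_n=f_n$ is the identity on $L_n=K^\infty_n\supseteq K^i_n$.
\item For $M_0\le n<M_i$, $k_n$ is the identity on $K^\infty_n\supseteq K^i_n$ by the choice of $h''_n$.
\item For $n\ge M_i$, $k_n=f_n$ acts as a power of $\tau_n$ on $L_n$, and $K^i_n\subseteq K^{i(n)}_n\subseteq L_n$ by \eqref{eq:star}.
\end{itemize}
So $k\in H(K^i,M_i)$ and $fh\dot y_i=h''k\dot y_i=h''\dot y_i$. Thus $f\dot F_i\subseteq\dot F_i$. The same holds for $f^{-1}$, and therefore $f\dot F_i=\dot F_i$.

\medskip\noindent\emph{Conclusion.} The names $h\dot y_i$ are in $\mathrm{HS}$ by (S1), so $\dot F_i\in\mathrm{HS}$ by Step~5, and $\langle\dot F_i:i\in\omega\rangle^\bullet\in\mathrm{HS}$ by (S4), because the support $(L,M_0)$ does not depend on $i$. For generic $G\ni q$ the set $\dot F_i^G=\{(h\dot y_i)^G:h\in\mathcal H_i\}$ is nonempty and has at most $|\mathcal H_i|$ elements, so it is finite in $N$. By Step~4, $(\dot F_i^G)_{i\in\omega}$ is a DMC-sequence for $(\dot S^G,\dot R^G)$ in $N$.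
\end{proof}

Theorem~\ref{thm:model} follows from (S1), Lemma~\ref{lem:distinct}, and Propositions~\ref{prop:nochoice} and~\ref{prop:dmc}.

\section{The consistency result}\label{sec:final}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Let $(\ell_n)$ take each value $\ell\ge2$ infinitely often, and let $N$ and $(A_n)$ be as in Theorem~\ref{thm:model}. We argue in $N$. DMC holds, and UL holds by Theorem~\ref{thm:ul}.

\emph{DC fails.} Let $S=\bigcup_{m\ge0}\prod_{1\le n\le m}A_n$ and let $R$ be one-step end-extension. The set $S$ contains the empty sequence, and $R$ is serial because the $A_n$ are nonempty. If $s_0\,R\,s_1\,R\cdots$, the lengths tend to infinity and $\bigcup_is_i$ is a choice function for $(A_n)_{n\ge1}$, contrary to Theorem~\ref{thm:model}.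

\emph{The families of $\ell$-element sets.} Fix $\ell\ge2$ and let $\mathcal A=\{A_n:\ell_n=\ell\}$. This family is countable: send $A\in\mathcal A$ to the least $n$ with $A_n=A$. A choice function $c$ on $\mathcal A'\subseteq\mathcal A$ gives the choice function $n\mapsto c(A_n)$ on $I(\mathcal A')=\{n:\ell_n=\ell,\ A_n\in\mathcal A'\}$, so $\mathcal A'$ has no choice function when $I(\mathcal A')$ is infinite. Now $I(\mathcal A)$ is infinite, and finite families have choice functions, so $\mathcal A$ is infinite. If $\mathcal A'$ is infinite, then $I(\mathcal A')$ is infinite, because it maps onto $\mathcal A'$; so $\mathcal A'$ has no choice function.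

\emph{The consistency assumption.} The forcing relation of (S2) is definable in $V$ for each formula, and ZFC proves that $\mathbf 1$ forces each axiom of ZF. The arguments of Sections~\ref{sec:system}--\ref{sec:dmc} are proofs in ZFC that $\mathbf 1$ forces DMC and the statement about $(A_n)$ in Theorem~\ref{thm:model}; the generic filter is only a convenient language for them. The set of statements forced by $\mathbf 1$ is closed under deduction, so by the above $\mathbf 1$ forces every axiom of the two theories in Theorem~\ref{thm:main}. No condition forces a contradiction, so a contradiction in either theory would give one in ZFC. Finally, the consistency of ZF implies that of ZFC, by G\"odel's theorem.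
\end{proof}

\begin{remark}
By Theorem~\ref{thm:depth}, in $N$ the principle DC holds on every set $S\subseteq\mathcal P^k(\gamma)$ with $k\in\omega$. In particular it holds on $\mathbb R$, which is in bijection with a subset of $\mathcal P(\omega)$ through Dedekind cuts and an enumeration of $\mathbb Q$. Choice fails in $N$ for the finite sets $A_n\subseteq\mathcal P^{n+1}(\omega_1^V)$, whose depth is unbounded.
\end{remark}

\begin{thebibliography}{9}

\bibitem{JechAC}
Jech, \emph{The Axiom of Choice}.

\bibitem{JechST}
Jech, \emph{Set Theory}, 3rd ed.

\bibitem{MO}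
\emph{Does Urysohn's Lemma imply Dependent Choice?}, MathOverflow, question 99376,
\texttt{https://mathoverflow.net/\allowbreak questions/\allowbreak 99376/\allowbreak does-urysohns-lemma-\allowbreak imply-dependent-choice}.

\end{thebibliography}
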